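# Monochromatic linear cliques in a dense 3-graph with random triples added

## 1. Linear cliques, their densities, and perturbed 3-graphs

A *3-graph* is a 3-uniform hypergraph. We write $v(F)$ and $e(F)$ for its numbers of vertices and edges, and $F'\subseteq F$ for a subhypergraph, which may have isolated vertices unless we say otherwise. Logarithms are natural. "Whp" means with probability tending to $1$ as $n\to\infty$. A probability given by a formula is understood as the minimum of that formula and $1$.

**Definition 1 (linear clique).** The linear clique $\tilde K_t$ is the 3-graph obtained from the complete graph $K_t$ by enlarging each of its $\binom t2$ edges with its own new vertex. The $t$ original vertices form the *core*, the new ones are *expansion vertices*. Each edge contains exactly one *core pair*, and we say that the edge *covers* this pair. We write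
$$e_j=\binom j2,\qquad v_j=j+\binom j2,$$
so $\tilde K_t$ has $v_t$ vertices and $e_t$ edges. A *copy* of $\tilde K_t$ is a subhypergraph isomorphic to it; copies have no isolated vertices and are identified with their edge sets.

Example: $\tilde K_2$ is a single edge. $\tilde K_3$ has core $1,2,3$ and edges $12a,\ 13b,\ 23c$, so $v_3=6$ and $e_3=3$. For $t\ge3$ the core is determined by the 3-graph: core vertices have degree $t-1\ge2$, expansion vertices have degree $1$. Inside a larger 3-graph, an expansion vertex of one copy may well be a core vertex of another.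

**Definition 2 (3-density).** For a 3-graph $F$ with at least one edge put $d_3(F)=\frac{e(F)-1}{v(F)-3}$ if $v(F)\ge4$, and $d_3(F)=\frac13$ if $F$ is a single edge on $3$ vertices. Let
$$m_3(F)=\max\{d_3(F'):F'\subseteq F,\ e(F')\ge1\}.$$

Example: for $\tilde K_3$ a single edge gives at most $\frac13$, two edges (sharing one core vertex, hence at least $5$ vertices) give at most $\frac12$, and all three edges give $\frac23$. So $m_3(\tilde K_3)=\frac23$.

**Definition 3 (asymmetric maximal density).** For 3-graphs $F_1,F_2$ with at least one edge each,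
$$m_3(F_1,F_2)=\max\Big\{\frac{e(F')}{v(F')-3+1/m_3(F_2)}:F'\subseteq F_1,\ e(F')\ge1\Big\}.$$

Example: $m_3(\tilde K_2)=\frac13$, so $m_3(\tilde K_4,\tilde K_2)$ is the maximum of $e(F')/v(F')$ over $F'\subseteq\tilde K_4$. If the edges of $F'$ have core pairs spanning $j$ core vertices, then $v(F')\ge j+e(F')$ and $e(F')\le\binom j2$, so the ratio is at most $\binom j2/(j+\binom j2)=\frac{j-1}{j+1}\le\frac35$. The whole of $\tilde K_4$ attains $\frac6{10}$, so $m_3(\tilde K_4,\tilde K_2)=\frac35$.

**Definition 4 (dense sequence).** A sequence $(H_n)$ of 3-graphs on $[n]$ is *$d$-dense*, for a constant $d>0$, if $e(H_n)\ge d\binom n3$ for all $n$. It is *dense* if it is $d$-dense for some constant $d>0$.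

Example: the complete balanced tripartite 3-graph (part sizes differing by at most one; edges are the triples meeting each part once) is $\frac29$-dense. For $n=3m,\,3m+1,\,3m+2$ it has $m^3,\ m^2(m+1),\ m(m+1)^2$ edges, while $\frac29\binom n3$ equals $m^3-m^2+\frac{2m}9$, $m^3-\frac m9$, $m^3+m^2+\frac{2m}9$ respectively, which is never larger.

**Definition 5 (random triples and the arrow).** $\mathbb H(n,p)$ is the random 3-graph on $[n]$ in which each triple is an edge independently with probability $p$. We write $H\to(\tilde K_t)_2$ if every 2-colouring of the edges of $H$ contains a monochromatic copy of $\tilde K_t$.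

Example: a tripartite 3-graph $H$ (every edge meets each of three parts once) contains no $\tilde K_4$. Indeed, two of the four core vertices would lie in the same part, and no edge contains two vertices of one part. So $H\not\to(\tilde K_t)_2$ for all $t\ge4$, however many edges $H$ has.

## 2. The conjectured threshold $n^{-1/M}$ and the true one

Take a dense 3-graph $H_n$, chosen by an adversary, and throw in random triples $R_n\sim\mathbb H(n,p)$. How large must $p$ be before every 2-colouring of $H_n\cup R_n$ contains a monochromatic $\tilde K_t$?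

For even $t\ge4$ let $M=m_3(\tilde K_t,\tilde K_{t/2})$. The problem is posed in "Ramsey properties of randomly perturbed hypergraphs". It quotes as known that for every even $t\ge4$ and $d>0$ there is $C=C(t,d)$ such that, for every $d$-dense $(H_n)$ and $p\ge Cn^{-1/M}$, whp $H_n\cup R_n\to(\tilde K_t)_2$. It then conjectures that this is the threshold for $t\ge6$:

**Conjecture.** For every even $t\ge6$ there are $d>0$ and a $d$-dense $(H_n)$ such that whenever $p=o(n^{-1/M})$, $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to0$.

We shall show that this is false for every even $t\ge6$, and find the right order for all $t\ge7$. For $s\ge3$ and $t>s$ put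
$$\alpha_s=1+\frac2{s+1},\qquad \theta(t,s)=\frac{v_t-3+\alpha_s}{e_t}=1+\frac{2\left(t-2+\frac2{s+1}\right)}{t(t-1)}.\tag{1}$$
Lemma 1 will show $m_3(\tilde K_s)=1/\alpha_s$ and $m_3(\tilde K_t,\tilde K_s)=1/\theta(t,s)$. Hence $1/M=\theta(t,t/2)$ for even $t\ge6$.

**Theorem 1.** Let $d>0$ and let $(H_n)$ be $d$-dense.

(a) If $t\ge7$ and $s=\lceil t/3\rceil$, there is $C=C(t,d)$ such that $p\ge Cn^{-\theta(t,s)}$ implies $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to1$.

(b) If $t=6$ and $p\ge n^{-4/3}\log n$, then $\Pr[H_n\cup R_n\to(\tilde K_6)_2]\to1$.

**Corollary.** The conjecture fails for every even $t\ge6$: for every dense sequence $(H_n)$ there is $p=o(n^{-1/M})$ with $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to1$.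

**Theorem 2.** Let $t\ge7$, $s=\lceil t/3\rceil$, and let $H_n$ be the complete balanced tripartite 3-graph on $[n]$. There is $c=c(t)>0$ such that $p\le cn^{-\theta(t,s)}$ implies $\Pr[H_n\cup R_n\to(\tilde K_t)_2]\to0$.

Since this $H_n$ is $\frac29$-dense, Theorems 1(a) and 2 together say: for every $t\ge7$ (even or odd) and $0<d\le\frac29$, the threshold for $d$-dense sequences is exactly of order $n^{-1/m_3(\tilde K_t,\tilde K_{\lceil t/3\rceil})}$. For $t=6$ we do not determine it.

**Proof of the Corollary from Theorem 1.** By (1), $\theta(t,s)$ is strictly decreasing in $s$. For even $t\ge8$ we have $3\le\lceil t/3\rceil\le\frac{t+2}3<\frac t2$, so $\theta(t,\lceil t/3\rceil)>\theta(t,t/2)=1/M$, and $p=Cn^{-\theta(t,\lceil t/3\rceil)}$ is $o(n^{-1/M})$. For $t=6$ we have $1/M=\theta(6,3)=1+\frac{2\cdot 4.5}{30}=\frac{13}{10}<\frac43$, so $p=n^{-4/3}\log n=o(n^{-1/M})$. For these $p$ and every dense $(H_n)$ the probability tends to $1$, not $0$. $\square$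

## 3. Splitting a core over two parts and over three

**Numbers.** For $t=8$: $1/M=\theta(8,4)=1+\frac{2\cdot 6.4}{56}=\frac{43}{35}\approx1.2286$, while $\theta(8,3)=1+\frac{13}{56}=\frac{69}{56}\approx1.2321$. The gap is small but it is a power of $n$.

**The case $t=6$ with everything in $H$ blue.** Let $H$ be complete tripartite, all blue, with huge parts. Suppose there is one blue random triple inside each of the three parts. Pick two vertices from each triple: six core vertices. The three pairs inside parts are covered by the three blue triples. Each of the $12$ cross pairs is covered by many blue edges of $H$ with third vertex in the remaining part, and we can choose these third vertices distinct and outside the three triples. That is a blue $\tilde K_6$. So the colourer must make all random triples inside some part red, and then no $\tilde K_6$ may occur among them. More generally, with $s=\lceil t/3\rceil$, a blue $\tilde K_s$ inside each part already gives a blue $\tilde K_t$.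

**Trying to prove the conjecture.** The natural plan for a lower bound with $\tilde K_{t/2}$: choose a bipartition of $[n]$, colour $H_n$ blue, and colour $R_n\setminus H_n$ by a colouring $\chi$ of $R_n$ with no red $\tilde K_t$ and no blue $\tilde K_{t/2}$. A blue $\tilde K_t$ has at least $t/2$ core vertices in one part. If the edges covering the pairs among these all came from $R_n$, we would have a blue $\tilde K_{t/2}$ in $\chi$, a contradiction. For this argument no edge of $H_n$ may contain two vertices of one part. But every triple has two vertices in the same part of a bipartition, so only the empty $H_n$ qualifies. With *three* parts the requirement can be met, by tripartite $H_n$; but then the pigeonhole gives only $\lceil t/3\rceil$ core vertices in one part. This repaired plan is the proof of Theorem 2, and Theorem 1 says that no dense $H_n$ does better.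

## 4. Vertices against edges in subhypergraphs of $\tilde K_s$ and $\tilde K_t$

**Lemma 1.** (i) Let $s\ge3$, $J\subseteq\tilde K_s$, $e(J)\ge1$. Then $v(J)-3\ge\alpha_s(e(J)-1)$, with equality iff $J$ is one edge on $3$ vertices or $J=\tilde K_s$. Consequently $m_3(\tilde K_s)=1/\alpha_s$.

(ii) Let $t>s\ge3$, $\theta=\theta(t,s)$, $J\subseteq\tilde K_t$, $e(J)\ge1$. Then $v(J)-\theta e(J)\ge3-\alpha_s$, with equality iff $J=\tilde K_t$. Consequently $m_3(\tilde K_t,\tilde K_s)=1/\theta$. Moreover $1<\theta<\alpha_s$.

**Proof.** Let $e=e(J)$ and let the core pairs of the edges of $J$ span $j\ge2$ core vertices. Each edge has its own expansion vertex, so $v(J)\ge j+e$, and $e\le\binom j2$.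

(i) We have $2(e-1)\le j(j-1)-2=(j-2)(j+1)$. Hence
$$v(J)-3-\alpha_s(e-1)\ \ge\ j+e-3-(e-1)-\frac{2(e-1)}{s+1}\ =\ j-2-\frac{2(e-1)}{s+1}\ \ge\ (j-2)\frac{s-j}{s+1}\ \ge\ 0 .$$
Equality forces $v(J)=j+e$, $e=\binom j2$ and $j\in\{2,s\}$, which are the two stated cases; conversely both give equality. For $e\ge2$ we have $v(J)\ge4$ and the inequality says $d_3(J)\le1/\alpha_s$, with equality for $\tilde K_s$. For $e=1$, $d_3(J)\le\frac13<\frac{s+1}{s+3}=1/\alpha_s$.

(ii) Put $\gamma=\frac2{s+1}=\alpha_s-1$. Then
$$v(J)-\theta e-3+\alpha_s\ \ge\ j-2+\gamma-(\theta-1)e\ \ge\ j-2+\gamma-(\theta-1)\binom j2=:\varphi(j).$$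
By (1), $(\theta-1)\binom t2=t-2+\gamma$, so $\theta>1$ and $\varphi(t)=0$. The function $\varphi$ is strictly concave. Also $\varphi(2)=\gamma-(\theta-1)$, and
$$\theta-1=\frac{t-2+\gamma}{\binom t2}<\gamma\iff t-2<\gamma\Big(\binom t2-1\Big)=\gamma\,\frac{(t-2)(t+1)}2\iff\frac2{t+1}<\frac2{s+1}\iff s<t .$$
So $\varphi(2)>0$, which also says $\theta<1+\gamma=\alpha_s$. By strict concavity $\varphi(j)>0$ for $2\le j<t$. For $j=t$, equality needs $e=e_t$ and $v(J)=v_t$. The inequality reads $e(J)/(v(J)-3+\alpha_s)\le1/\theta$, with equality for $\tilde K_t$, and $1/m_3(\tilde K_s)=\alpha_s$ by (i). $\square$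

It helps to read the exponents probabilistically. With $p=n^{-\theta}$, the expression $n^{v(F)-\theta e(F)}$ is the order of the expected number of copies of a fixed $F$ in $\mathbb H(n,p)$. In particular $n^{v_t}p^{e_t}=n^{3-\alpha_s}$: the copies of $\tilde K_t$ in $R$ number about $n^3q$ with $q=n^{-\alpha_s}$, and $n^{v_s-3}q^{e_s-1}=1$. So $\theta$ is tuned so that random triples of the density of "triples in copies of $\tilde K_t$" lie in about constantly many copies of $\tilde K_s$ each.

## 5. One blue $\tilde K_s$ for many pairs, and the upper bound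

**Where the direct argument stops.** Let $s=\lceil t/3\rceil$ and suppose $H\cup R$ is coloured without a monochromatic $\tilde K_t$, with half of $H$ blue. Take a tripartite piece of blue $H$ with parts $A,B,\Gamma$, and for $b\in B$, $c\in\Gamma$ let $U_{bc}$ be the set of $a\in A$ with $abc$ blue. Since $R$ has no red $\tilde K_t$, one hopes for a random Ramsey statement giving a blue $\tilde K_s$ of $R$ inside each linear-sized $U_{bc}$. But different pairs $(b,c)$ may produce different copies, and we need *one* copy that serves for all pairs from the sets we later choose in $B$ and $\Gamma$. There are about $n^2$ pairs and about $n^{v_s}$ vertex sets with $v_s\ge3$, so pigeonhole gives nothing. We could ask the random 3-graph for a copy lying in a positive fraction of the $U_{bc}$, for all possible families $(U_{bc})$. There may be as many as $2^{n^2\cdot n}$ families, whereas the failure probability we shall obtain is about $e^{-n^{3-\alpha_s}}$ with $3-\alpha_s<2$. The union bound breaks here.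

**What repairs it.** Ask this only for families of $k=O(\log n)$ sets. There are at most $2^{kn}=e^{O(n\log n)}$ of these, which is affordable. And a random sample of $O(\log n)$ pairs $(b,c)$ represents, for all $n^{v_s}$ vertex sets $Q$ at once, the fraction of pairs with $Q\subseteq U_{bc}$.

**Lemma 2.** Let $t>s\ge2$ with either $s\ge3$, or $s=2$ and $t\ge4$. Let $\mu\in(0,1)$. There is $\eta=\eta(t,s,\mu)\in(0,1)$ such that for every $K>0$ there is $C$ with the following property. Let $1\le k=k(n)\le K\log n+1$ be an integer, and let $p\ge Cn^{-\theta(t,s)}$ if $s\ge3$, or $p\ge n^{-1-2/t}\log n$ if $s=2$. Then whp $R\sim\mathbb H(n,p)$ satisfies: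

> $(P)$ for all $U_1,\dots,U_k\subseteq[n]$ with $|U_i|\ge\mu n$ and every red/blue colouring of $E(R)$ without a red $\tilde K_t$, there is a blue $\tilde K_s$ whose vertex set is contained in at least $\eta k$ of the $U_i$.

Lemma 2 is proved in Section 6. We now derive Theorem 1. We use Chernoff's bound in this form: if $X\sim\mathrm{Bin}(k,w)$ with $w\le\eta/2$, then $\Pr[X\ge\eta k]\le e^{-\eta k/6}$ (deviation to twice the mean $\eta k/2$ of $\mathrm{Bin}(k,\eta/2)$).

**Proof of Theorem 1.** We may assume $d\le1$. Let $s=\lceil t/3\rceil$; for $t=6$ this is $s=2$, and $1+\frac2t=\frac43$.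

**Step 1: constants, and what $R$ must satisfy.** This step fixes everything random. Put
$$d_1=\delta=\frac d{100},\quad \mu_1=\frac{d_1}2,\quad \eta_1=\eta(t,s,\mu_1),\quad d_2=\frac{\eta_1d_1}4,\quad \mu_2=\frac{d_2}2,\quad \eta_2=\eta(t,s,\mu_2),\quad d_3=\frac{\eta_2d_2}4,$$
and $k_i=\lceil 6(v_s+1)\eta_i^{-1}\log n\rceil$ for $i=1,2$. By Lemma 2, taking for $C$ the maximum of the three constants it provides, whp $(P)$ holds for $R=R_n$ with $(\mu,k)=(\mu_1,k_1)$, $(\mu_2,k_2)$ and $(d_3,1)$. Fix such an outcome with $n$ large; the rest is deterministic. Write $H=H_n$ and suppose some 2-colouring of $H\cup R$ has no monochromatic $\tilde K_t$. By symmetry of the colours at least half of $E(H)$ is blue. In particular $R$ contains no red $\tilde K_t$, so $(P)$ applies to the colouring of $R$.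

**Step 2: cleaning.** This step finds tripartite blue edges all of whose pairs have large blue codegree. In a uniformly random tripartition, an edge meets each part once with probability $\frac{3!}{27}=\frac29$. So there is a partition $[n]=A\cup B\cup\Gamma$ such that the set $B_1$ of blue edges of $H$ meeting each part once has size at least $\frac29\cdot\frac d2\binom n3=\frac d9\binom n3$. Let $B_2$ be the set of edges of $B_1$ all of whose three pairs lie in at least $\delta n$ edges of $B_1$. Each pair in fewer than $\delta n$ edges destroys fewer than $\delta n$ edges, so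
$$|B_2|\ge\frac d9\binom n3-\delta n\binom n2\ge d_1n^3$$
for large $n$, because $\frac1{54}-\frac1{200}>\frac1{100}$.

**Step 3: a copy in $A$ that serves for many pairs.** For $(b,c)\in B\times\Gamma$ let $U_{bc}=\{a\in A:abc\in B_2\}$ and let $\Pi=\{(b,c):|U_{bc}|\ge\mu_1n\}$. From $d_1n^3\le|B_2|=\sum|U_{bc}|\le|\Pi|n+n^2\mu_1n$ we get $|\Pi|\ge\frac{d_1}2n^2$. For a $v_s$-set $Q\subseteq A$ let $w(Q)$ be the fraction of $(b,c)\in\Pi$ with $Q\subseteq U_{bc}$. Sample $k_1$ pairs from $\Pi$ independently and uniformly. If $w(Q)<\eta_1/2$, then the probability that $Q$ lies in at least $\eta_1k_1$ of the sampled sets $U_{bc}$ is at most $e^{-\eta_1k_1/6}\le n^{-v_s-1}$. There are at most $n^{v_s}$ sets $Q$, so with positive probability no $Q$ with $w(Q)<\eta_1/2$ lies in $\eta_1k_1$ of the sampled sets. Fix such a sample and apply $(P)$ to it. We obtain a blue $\tilde K_s$ in $R$ whose vertex set $Q_A$ lies in at least $\eta_1k_1>0$ of the sampled sets. So $Q_A\subseteq A$ and $w(Q_A)\ge\eta_1/2$. Thus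
$$\Lambda=\{(b,c)\in\Pi:Q_A\subseteq U_{bc}\}\quad\text{has}\quad|\Lambda|\ge\frac{\eta_1}2\cdot\frac{d_1}2n^2=d_2n^2 .$$

**Step 4: a copy in $B$ that serves for many $c$.** We repeat the argument one level down. For $c\in\Gamma$ let $W_c=\{b:(b,c)\in\Lambda\}$, and let $\Gamma'=\{c:|W_c|\ge\mu_2n\}$. From $d_2n^2\le\sum_c|W_c|\le|\Gamma'|n+\mu_2n^2$ we get $|\Gamma'|\ge\frac{d_2}2n$. Sampling $k_2$ vertices from $\Gamma'$ as in Step 3 and applying $(P)$ with $(\mu_2,k_2)$ to the sampled $W_c$, we get a blue $\tilde K_s$ in $R$ with vertex set $Q_B\subseteq B$ such that $Z=\{c\in\Gamma':Q_B\subseteq W_c\}$ has $|Z|\ge\frac{\eta_2}2\cdot\frac{d_2}2n=d_3n$.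

**Step 5: a copy in $\Gamma$.** $(P)$ with $\mu=d_3$, $k=1$, $U_1=Z$ gives a blue $\tilde K_s$ in $R$ with vertex set $Q_\Gamma\subseteq Z$.

**Step 6: assembling a blue $\tilde K_t$.** Let $a\in Q_A$, $b\in Q_B$, $c\in Q_\Gamma$. Since $c\in Z$ we have $b\in W_c$, so $(b,c)\in\Lambda$, so $a\in U_{bc}$, that is, $abc\in B_2$. Hence every cross pair between $Q_A,Q_B,Q_\Gamma$ lies in at least $\delta n$ edges of $B_1$, all blue. Choose $t\le3s$ vertices from the cores of the three blue copies of $\tilde K_s$. Pairs inside one part are covered by edges of these copies, whose expansion vertices are distinct and lie in the disjoint sets $Q_A,Q_B,Q_\Gamma$. For the cross pairs, greedily choose edges of $B_1$ whose third vertices are distinct and outside $Q_A\cup Q_B\cup Q_\Gamma$. This is possible since at most $3v_s+t^2<\delta n$ vertices are forbidden at any time. The result is a blue $\tilde K_t$, a contradiction. $\square$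

## 6. Proof of Lemma 2: supersaturation, Janson, containers

We recall the tools.

- *Ramsey's theorem* for 3-graphs: there is $r$ such that every 2-colouring of $\binom{[r]}3$ has a $\tilde K_t$ in the first colour or a $\tilde K_s$ in the second.
- *Harris' inequality*: for independent random triples, an increasing event $\mathcal A$ and a decreasing event $\mathcal B$ satisfy $\Pr[\mathcal A\cap\mathcal B]\le\Pr[\mathcal A]\Pr[\mathcal B]$.
- *Janson's inequality* (Janson–Łuczak–Ruciński, *Random Graphs*, Thm 2.18(ii)): for a family of sets of triples, let $\Lambda$ be the expected number of members contained in $R$, and let $\bar\Delta$ be the sum of $\Pr[T\cup T'\subseteq R]$ over ordered pairs of members sharing an element, including $T=T'$. Then $R$ contains no member with probability at most $\exp(-\Lambda^2/\bar\Delta)$.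
- *Containers* (Balogh–Morris–Samotij, *Independent sets in hypergraphs*, J. Amer. Math. Soc. 28 (2015), Theorem 2.2): for all $\ell_0,c,\varepsilon$ there is $C_0$ such that the following holds. Let $\mathcal H$ be an $\ell_0$-uniform hypergraph and $\mathcal F$ an increasing family of subsets of $V(\mathcal H)$ with $|A|\ge\varepsilon v(\mathcal H)$ and $e(\mathcal H[A])\ge\varepsilon e(\mathcal H)$ for all $A\in\mathcal F$. Let $q\in(0,1)$ satisfy $\Delta_\ell(\mathcal H)\le cq^{\ell-1}e(\mathcal H)/v(\mathcal H)$ for $1\le\ell\le\ell_0$. Then there are a family $\mathcal S$ of subsets of $V(\mathcal H)$ of size at most $C_0q\,v(\mathcal H)$, a map $f$ from $\mathcal S$ to subsets of $V(\mathcal H)$ not in $\mathcal F$, and a map $g$ from independent sets to $\mathcal S$, with $g(I)\subseteq I$ and $I\setminus g(I)\subseteq f(g(I))$.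

Here $\Delta_\ell(\mathcal H)$ is the largest number of edges of $\mathcal H$ containing a common set of $\ell$ vertices, and a set is independent if it contains no edge. We shall use $\mathcal H$ whose *vertices* are triples of $[n]$. For example, if the edges of $\mathcal H$ are all copies of $\tilde K_3$ on $[n]$, then $\ell_0=3$ and the independent sets are the 3-graphs without a $\tilde K_3$. We call $g(I)$ the *fingerprint* of $I$. It is small and determines a container $g(I)\cup f(g(I))\supseteq I$.

Property $(P)$ is increasing in $R$: restrict a colouring of the larger 3-graph to the smaller one. So we may assume equality in the bound for $p$. Let $n$ be large and $X=\binom{[n]}3$.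

**Step 1: supersaturation.** We want Ramsey's theorem with many copies. *There is $\rho=\rho(t,s,\mu)\in(0,1)$ such that for every $D\subseteq X$, either $X\setminus D$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$, or for every $U\subseteq[n]$ with $|U|\ge\mu n$, $D[U]$ contains at least $\rho n^{v_s}$ copies of $\tilde K_s$.*

Fix $U$. Each $r$-subset of $U$ contains a $\tilde K_t$ in $X\setminus D$ or a $\tilde K_s$ in $D$, so one of the two alternatives holds for at least half of the $r$-subsets. A fixed copy on $v$ vertices lies in at most $\binom{|U|-v}{r-v}$ of them, so there are at least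
$$\tfrac12\binom{|U|}r\Big/\binom{|U|-v}{r-v}=\tfrac12\binom{|U|}v\Big/\binom rv\ \ge\ \frac{(\mu n/2)^v}{2\,v!\binom rv}$$
copies of the corresponding kind, where $v=v_t$ or $v=v_s$. Let $\rho$ be the smaller of the numbers $\frac12(\mu/2)^v/(v!\binom rv)$ for $v\in\{v_s,v_t\}$. If for some $U$ the first kind occurs, we are in the first case of the claim; otherwise in the second.

**Step 2: copies lying in many $U_i$.** We transfer this to the copies that $(P)$ asks for. Let $\eta=\rho/2$. Fix $\mathbf U=(U_1,\dots,U_k)$ with all $|U_i|\ge\mu n$, and let $\mathcal G$ be the set of copies $Q$ of $\tilde K_s$ on $[n]$ with $V(Q)\subseteq U_i$ for at least $\eta k$ indices $i$. *If $X\setminus D$ contains fewer than $\rho n^{v_t}$ copies of $\tilde K_t$, then*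
$$D\text{ contains at least }\tfrac\rho2n^{v_s}\text{ members of }\mathcal G.\tag{2}$$
Indeed by Step 1 there are at least $\rho kn^{v_s}$ pairs $(i,Q)$ with $Q\subseteq D[U_i]$. There are at most $n^{v_s}$ copies of $\tilde K_s$ in total, so copies $Q\notin\mathcal G$ contribute at most $\eta kn^{v_s}=\frac\rho2kn^{v_s}$ pairs, and each $Q\in\mathcal G$ contributes at most $k$. Taking $D=X$ we get $|\mathcal G|\ge\frac\rho2n^{v_s}$.

**Step 3: Janson.** We bound the probability that $R$ avoids $\tilde K_t$ outside a given $D$. Suppose $X\setminus D$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$. Then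
$$\Pr[R\setminus D\text{ contains no }\tilde K_t]\le\exp\Big(-c_3\min_Jn^{v(J)}p^{e(J)}\Big),\tag{3}$$
where $J$ runs over subhypergraphs of $\tilde K_t$ with $e(J)\ge1$ and no isolated vertices, and $c_3=c_3(\rho,t)>0$.

Apply Janson's inequality to the copies of $\tilde K_t$ in $X\setminus D$; here $\Lambda\ge\rho n^{v_t}p^{e_t}$. Sort the pairs $(T,T')$ sharing an edge by the isomorphism type $J$ of the hypergraph spanned by $E(T)\cap E(T')$. There are at most $n^{v_t}$ choices of $T$. Given $T$, at least $v(J)$ vertices of $T'$ lie in $V(T)$, so there are at most $2^{v_t}v_t^{v_t}n^{v_t-v(J)}$ choices of $T'$. The union has $2e_t-e(J)$ edges. With $c_2=(2v_t)^{v_t}$,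
$$\bar\Delta\le c_2\sum_Jn^{2v_t-v(J)}p^{2e_t-e(J)},\qquad\text{so}\qquad\frac{\Lambda^2}{\bar\Delta}\ge\frac{\rho^2}{c_2}\Big(\sum_Jn^{-v(J)}p^{-e(J)}\Big)^{-1}.$$
The sum is at most the number of types $J$ times its largest term, which gives (3).

**Step 4: the case $s=2$.** Here copies of $\tilde K_2$ are triples, so $\mathcal G\subseteq X$, and $p=n^{-1-2/t}\log n$. If $(P)$ fails for $\mathbf U$, then in a witnessing colouring all edges of $R\cap\mathcal G$ are red, so $R\cap\mathcal G$ has no $\tilde K_t$. The set $D=X\setminus\mathcal G$ contains no member of $\mathcal G$, so by (2) $X\setminus D=\mathcal G$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$, and (3) applies. For $J$ with $j$ core vertices in its core pairs and $e$ edges, no isolated vertices, we have $v(J)=j+e$, so $n^{v(J)}p^e=n^{j-2e/t}(\log n)^e$, and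
$$j-\frac{2e}t-1\ \ge\ j-1-\frac{j(j-1)}t=(j-1)\Big(1-\frac jt\Big)\ \ge\ 0,$$
with equality throughout only for $J=\tilde K_t$. For $J=\tilde K_t$ the quantity is $n(\log n)^{e_t}$ with $e_t\ge6$; for the finitely many other $J$ it is at least $n$ to a constant power larger than $1$. So the minimum in (3) is at least $n(\log n)^2$. A union bound over at most $2^{kn}=e^{O(n\log n)}$ tuples $\mathbf U$ finishes this case.

From now on $s\ge3$. Write $\alpha=\alpha_s$, $\theta=\theta(t,s)$, $z=n^{3-\alpha}$, $p=Cn^{-\theta}$ with $C\ge1$. Note $3-\alpha=2-\frac2{s+1}\ge\frac32$.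

**Step 5: copies of $\tilde K_t$ in $R$ are mostly edge-disjoint.** Let $\delta'>0$ be the minimum of $v(J)-\theta e(J)-(3-\alpha)$ over proper $J\subsetneq\tilde K_t$ with $e(J)\ge1$ and no isolated vertices; it is positive by Lemma 1(ii). For such $J$, $n^{v(J)}p^{e(J)}\ge n^{\delta'}z$, while $n^{v_t}p^{e_t}=C^{e_t}z$. So for large $n$ the bound in (3) is $\exp(-c_3C^{e_t}z)$.

Two distinct copies share a proper part. As in Step 3, the expected number of ordered pairs of distinct copies of $\tilde K_t$ in $R$ sharing an edge is at most
$$c_2\sum_{J\text{ proper}}\frac{(n^{v_t}p^{e_t})^2}{n^{v(J)}p^{e(J)}}=O(zn^{-\delta'}).$$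
Let $\mathcal E$ be the event that this number is at most $zn^{-\delta'/2}$. By Markov's inequality $\mathcal E$ holds whp. Call a copy of $\tilde K_t$ in $R$ *isolated* if it shares no edge with another copy in $R$, and let $Y$ be the set of edges of $R$ lying in non-isolated copies. Each non-isolated copy is the first member of some counted pair, so on $\mathcal E$ we have $|Y|\le y_0:=e_tzn^{-\delta'/2}$.

**Step 6: containers for blue sets.** We encode the possible blue sets by small fingerprints. Let $V(\mathcal H)=X$, $E(\mathcal H)=\{E(Q):Q\in\mathcal G\}$, $\ell_0=e_s$ and $q=n^{-\alpha}$. A set of $\ell$ triples contained in an edge of $\mathcal H$ spans at least $3+\alpha(\ell-1)$ vertices by Lemma 1(i). Hence $\Delta_\ell(\mathcal H)\le c_1n^{v_s-3}q^{\ell-1}$ with $c_1=c_1(s)$. As $e(\mathcal H)\ge\frac\rho2n^{v_s}$ and $|X|\le n^3/6$, this is at most $\frac{c_1}\rho q^{\ell-1}e(\mathcal H)/|X|$.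

Let $\mathcal F=\{A\subseteq X:e(\mathcal H[A])\ge\frac\rho4e(\mathcal H)\}$, an increasing family. For $A\in\mathcal F$ we have $\frac{\rho^2}8n^{v_s}\le e(\mathcal H[A])\le|A|\Delta_1\le c_1|A|n^{v_s-3}$, so $|A|\ge\frac{\rho^2}{8c_1}n^3\ge\frac{\rho^2}{8c_1}|X|$. So the container theorem applies, with some $C_0\ge1$ depending only on $t,s,\mu$. For $S\in\mathcal S$ put $D_S=S\cup f(S)$. Then $|S|\le C_0q|X|\le C_0z$. Members of $\mathcal G$ inside $D_S$ lie inside $f(S)\notin\mathcal F$ or use a triple of $S$, so there are at most
$$\tfrac\rho4n^{v_s}+|S|\Delta_1=\tfrac\rho4n^{v_s}+O(zn^{v_s-3})<\tfrac\rho2n^{v_s}$$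
of them. By (2), $X\setminus D_S$ contains at least $\rho n^{v_t}$ copies of $\tilde K_t$, so (3) applies with $D=D_S$.

**Step 7: why the plain union bound fails.** If the blue set $I$ is independent in $\mathcal H$ and $S=g(I)$, then $S\subseteq R$ and $R\setminus D_S$ has no red $\tilde K_t$ although all its edges are red. Summing over $S$ with $|S|=m$ using only $S\subseteq R$ costs $\binom{|X|}mp^m$, for which the usual bound is $(en^3p/m)^m$. With $m=C_0z$ we have $n^3p/z=Cn^{\alpha-\theta}$, a positive power of $n$ by Lemma 1(ii). So this bound is $e^{\Theta(z\log n)}$, and the gain $e^{-c_3C^{e_t}z}$ loses by a logarithm in the exponent. The repair is to arrange that every blue edge lies in a copy of $\tilde K_t$ of $R$, and to pay for the whole copy. The expected number of copies is $C^{e_t}z$, only a constant times $z$.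

**Step 8: the union bound.** Suppose $\mathcal E$ holds and $(P)$ fails for $\mathbf U$, witnessed by a colouring with no red $\tilde K_t$ and no blue member of $\mathcal G$. Recolour red all blue edges that lie in no $\tilde K_t$ of $R$. This creates no red $\tilde K_t$ and no new blue edges. Let $I$ be the blue set now; it is independent in $\mathcal H$. Let $S=g(I)\subseteq I$. Since $I\subseteq D_S$, all edges of $R\setminus D_S$ are red, hence $R\setminus D_S$ is $\tilde K_t$-free.

Each $f\in S\setminus Y$ is blue, so it lies in a copy of $\tilde K_t$ in $R$. As $f\notin Y$, all such copies are isolated, and two of them would share $f$; so there is exactly one, call it $T_f$. The family $\mathcal T=\{T_f:f\in S\setminus Y\}$ consists of $m\le C_0z$ pairwise edge-disjoint copies contained in $R$. So $S=S_1\cup S_2$ with $S_1=S\setminus Y\subseteq\bigcup_{T\in\mathcal T}E(T)$ and $S_2=S\cap Y$, $|S_2|\le y_0$.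

For fixed $\mathcal T,S_1,S_2$, Harris' inequality and (3) give
$$\Pr\Big[\bigcup\mathcal T\subseteq R,\ R\setminus D_S\ \tilde K_t\text{-free}\Big]\le p^{e_tm}e^{-c_3C^{e_t}z}.$$
For given $m$, and if $C^{e_t}\ge C_0$,
$$\sum_{\mathcal T}p^{e_tm}\le\binom{n^{v_t}}mp^{e_tm}\le\Big(\frac{eC^{e_t}z}m\Big)^m\le\Big(\frac{eC^{e_t}}{C_0}\Big)^{C_0z},$$
because $x\mapsto(eBz/x)^x$ is increasing for $0<x\le Bz$ (its logarithm has derivative $\log(Bz/x)$); for $m=0$ the sum is $1$. There are at most $C_0z+1=e^{o(z)}$ values of $m$, at most $2^{e_tC_0z}$ choices of $S_1$ given $\mathcal T$, and at most $(n^3+1)^{y_0}=e^{o(z)}$ choices of $S_2$. So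
$$\Pr[\mathcal E\wedge(P)\text{ fails for }\mathbf U]\le\exp\Big(z\Big[C_0\log\frac{eC^{e_t}}{C_0}+e_tC_0+o(1)-c_3C^{e_t}\Big]\Big)\le e^{-z}$$
for $C$ large and then $n$ large. Here it matters that $C_0$ and $c_3$ do not depend on $C$, and that the $o(1)$ is uniform in $\mathbf U$. There are at most $2^{kn}=e^{O(n\log n)}$ tuples and $z\ge n^{3/2}$, so a union bound over $\mathbf U$, together with $\Pr[\mathcal E]\to1$, completes the proof of Lemma 2. $\square$

Theorem 1 and the Corollary are now proved.

## 7. Minimal 3-graphs for $(\tilde K_t,\tilde K_s)$ have $v<\theta e$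

We turn to Theorem 2. By the plan of Section 3 we need: for $p\le cn^{-\theta(t,s)}$, whp $R_n$ has a colouring with no red $\tilde K_t$ and no blue $\tilde K_s$.

**Definition 6 (asymmetric arrow, minimality).** $F\to(\tilde K_t,\tilde K_s)$ means that every red/blue colouring of $E(F)$ has a red $\tilde K_t$ or a blue $\tilde K_s$. A colouring with neither is *valid*. $F$ is *minimal* if $F\to(\tilde K_t,\tilde K_s)$, no proper subset of its edges has this property, and $F$ has no isolated vertices.

Example: for $s=2$ a valid colouring has no blue edge. So $F\to(\tilde K_t,\tilde K_2)$ iff $F\supseteq\tilde K_t$, and the only minimal $F$ is $\tilde K_t$ itself.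

Throughout Sections 7 and 8, $t\ge7$, $s=\lceil t/3\rceil\ge3$, $\theta=\theta(t,s)$, $\alpha=\alpha_s$ and
$$\lambda(F)=v(F)-\theta e(F).$$

**Lemma 3.** If $F$ is minimal then $\lambda(F)<0$.

**Proof.** Note $e(F)\ge1$, since an empty 3-graph has a valid colouring. Let $d(x)$ denote the degree of $x$ in $F$.

**Step 1: each edge lies in a $\tilde K_t$ and a $\tilde K_s$ meeting only in that edge.** This step converts minimality into degree bounds. Let $f\in E(F)$ and take a valid colouring of $F-f$. Colouring $f$ red must create a red $\tilde K_t=:T_f\ni f$, and colouring it blue must create a blue $\tilde K_s=:L_f\ni f$. All other edges of $T_f$ are red and all other edges of $L_f$ are blue, so $E(T_f)\cap E(L_f)=\{f\}$. A vertex of $f$ that is a core vertex of $T_f$, of $L_f$, or of both has degree at least $t-1$, $s-1$, $(t-1)+(s-1)-1=t+s-3$ respectively.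

Put $\mathrm{wt}(f)=\sum_{x\in f}\frac1{d(x)}$. As $F$ has no isolated vertices, $v(F)=\sum_f\mathrm{wt}(f)$. The core pairs of $T_f$ and $L_f$ inside $f=\{x,y,w\}$ share at least one vertex, so one of the following holds.

- (A) Both are $\{x,y\}$, and $\mathrm{wt}(f)\le\frac2{t+s-3}+\frac1{d(w)}$.
- (B) They share exactly one vertex, and $\mathrm{wt}(f)\le\frac1{t+s-3}+\frac1{t-1}+\frac1{s-1}$.

**Step 2: the case $s\ge4$, by averaging.** Here $t\ge10$. In (B), $\mathrm{wt}(f)\le\frac1{11}+\frac19+\frac13<1$; in (A), $\mathrm{wt}(f)\le1+\frac2{t+s-3}$. So $v(F)\le(1+\frac2{t+s-3})e(F)$. By (1), $\frac2{t+s-3}<\theta-1$ is equivalent to positivity of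
$$\Big(t-2+\frac2{s+1}\Big)(t+s-3)-t(t-1)=(s-4)(t-2)-2+\frac{2(t+s-3)}{s+1}.$$
For $s=4$ this is $-2+\frac25(t+1)>0$; for $s\ge5$ already $(t-2)-2>0$. So $v(F)<\theta e(F)$.

**Step 3: where averaging stops for $s=3$.** Now $7\le t\le9$ and $\theta-1=\frac{2t-3}{t(t-1)}$. In case (A) with $d(w)=1$ the bound is $\mathrm{wt}(f)\le1+\frac2t$, and $\frac2t=\frac{2t-2}{t(t-1)}$ exceeds $\theta-1$ by $\frac1{t(t-1)}$; for $t=7$ it is $\frac{12}{42}$ against $\frac{11}{42}$. So an edge may individually violate what we want, by a tiny amount. We show that nearby edges compensate. Put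
$$\beta=\frac{\theta-1}2,\qquad\kappa=\frac1t-\beta=\frac1{2t(t-1)},\qquad h(x)=\frac1{d(x)}-\beta .$$

Call an edge *thin* if it has a vertex of degree $1$ (for example, all edges of $\tilde K_t$ by itself are thin). That vertex is never a core vertex of a copy of $\tilde K_t$ or $\tilde K_3$, since core degrees are at least $2$. So a thin edge $f=\{x,y,w\}$ with $d(w)=1$ has core pair $\{x,y\}$ in *every* copy of $\tilde K_t$ or $\tilde K_3$ containing it. Thus (A) applies, $d(x),d(y)\ge t+3-3=t$, and
$$\mathrm{wt}(f)-\theta=h(x)+h(y).$$
We call $x,y$ the *ends* of $f$. A non-thin edge has all degrees at least $2$, so in both cases $\mathrm{wt}\le\frac12+\frac1t+\frac1{t-1}$ and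
$$\theta-\mathrm{wt}\ \ge\ \frac12+\frac{2t-3}{t(t-1)}-\frac{2t-1}{t(t-1)}=\frac12-\frac2{t(t-1)}\ \ge\ \frac{19}{42}.\tag{4}$$

If $d(x)=t$, then $h(x)=\kappa$. If $d(x)\ge t+1$, then
$$h(x)\le\frac1{t+1}-\frac{2t-3}{2t(t-1)}=\frac{3-t}{2t(t-1)(t+1)}<0 .$$
If $d(x)\ge t+2$, then
$$h(x)\le\frac1{t+2}-\frac{2t-3}{2t(t-1)}=\frac{6-3t}{2t(t-1)(t+2)}=-\kappa\,\frac{3(t-2)}{t+2}<-\kappa .$$
So the only positive contributions come from vertices of degree exactly $t$. Call a vertex of degree $t$ *type I* if it lies in a non-thin edge, and *type II* if all its edges are thin.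

**Step 4: the neighbourhood of a type II vertex.** *Claim. Let $x$ be type II, with edges $\{x,y,w\}$, $d(w)=1$, and let $Y$ be the set of these vertices $y$. Then $|Y|=t$, and every pair in $Y$ lies in at least two edges of $F$ not containing $x$.*

Let $F_0$ be $F$ with the edges at $x$ deleted, and let $\chi$ be a valid colouring of $F_0$, which exists by minimality. For $Z\subseteq Y$ extend $\chi$ by colouring $\{x,y,w\}$ blue if $y\in Z$ and red otherwise. Since $F\to(\tilde K_t,\tilde K_3)$, there is a red $\tilde K_t$ or a blue $\tilde K_3$. It uses an edge at $x$, and that edge is thin with core pair $\{x,y\}$ for some $y\in Y$; so $x$ is a core vertex. Every other core vertex is joined to $x$ by an edge of the copy, again thin, so it lies in $Y$. The edges covering pairs of these other core vertices do not contain the core vertex $x$, so they lie in $F_0$. Hence for each $Z$ one of the following holds: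

- (r) some $(t-1)$-subset of $Y\setminus Z$ has all pairs covered by red edges of $F_0$;
- (b) some pair in $Z$ is covered by a blue edge of $F_0$.

If $|Y|\le t-1$, then $Z=\{y\}$ with $y\in Y$ admits neither. So $|Y|\ge t$, and $|Y|\le d(x)=t$ gives $|Y|=t$. Taking $Z=\{z\}$ for each $z\in Y$, (b) is impossible, so (r) holds for $Y\setminus\{z\}$; letting $z$ vary, every pair in $Y$ is covered by a red edge. Taking $Z=\{z,z'\}$, (r) is impossible since $|Y\setminus Z|=t-2$, so $zz'$ is covered by a blue edge. A red and a blue edge are two edges of $F_0$. This proves the Claim.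

**Step 5: a very light edge near a type II vertex.** This step finds who will pay. Let $x,Y$ be as in the Claim, $y\in Y$, and suppose $d(y)\le t+1$. Let $q_3$ be the number of edges of $F_0$ at $y$ contained in $Y$, and $q_2$ the number of other edges of $F_0$ at $y$ meeting $Y\setminus\{y\}$. Each of the $t-1$ pairs $yy'$ lies in at least two edges of $F_0$, so $q_2+2q_3\ge2(t-1)$. Also $q_2+q_3\le d(y)-1\le t$. Subtracting, $q_3\ge t-2>0$. So $y$ lies in an edge $e'(x,y)\subseteq Y$. All vertices of $Y$ are ends of thin edges and have degree at least $t$, so $e'(x,y)$ is non-thin with $\mathrm{wt}\le\frac3t$, and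
$$\theta-\mathrm{wt}(e'(x,y))>1-\tfrac37=\tfrac47.\tag{5}$$

**Step 6: discharging.** We redistribute the values $\mathrm{wt}(f)-\theta$ so that all become non-positive. For each thin edge $\{x,y,w\}$, $d(w)=1$, and each end $x$ with $d(x)=t$:

- Rule 1: if $x$ is type I, a fixed non-thin edge $e(x)\ni x$ pays $\kappa$ to the thin edge.
- Rule 2: if $x$ is type II and $d(y)\le t+1$, the edge $e'(x,y)$ pays $\kappa$ to the thin edge.
- Rule 3: if $x$ is type II and $d(y)\ge t+2$, nobody pays. Here $h(x)+h(y)<\kappa-\kappa=0$.

A payment lowers the value of the receiver by $\kappa$ and raises that of the payer by $\kappa$.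

*Thin edges end at most $0$.* If both ends have degree at least $t+1$, the value is negative. If exactly one end $x$ has degree $t$, then either it is paid for, leaving $h(y)<0$, or Rule 3 applies and the value is negative. If both ends have degree $t$, both are paid for and the value is $0$.

*Non-thin edges end strictly negative.* By Rule 1 such an edge pays at most $3(t-1)\kappa=\frac3{2t}\le\frac3{14}$, since a type I vertex lies in at most $t-1$ thin edges. If it pays nothing by Rule 2, this is less than the slack $\frac{19}{42}$ from (4). Suppose it does pay by Rule 2. Each such payment belongs to a thin edge at one of its vertices $y$ with $d(y)\le t+1$; for fixed $y$, different $x$ give different thin edges, and each pair $(x,y)$ accounts for only one thin edge because $|Y|=t=d(x)$. As $y$ lies in a non-thin edge, it is in at most $t$ thin edges. So Rule 2 costs at most $3t\kappa=\frac3{2(t-1)}\le\frac14$ more. The edge is some $e'(x,y)$, so by (5) its slack exceeds $\frac47>\frac3{14}+\frac14$.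

*Conclusion.* If there is a non-thin edge, the total is negative. If there is none, no payments occur, there are no type I vertices, and by Step 5 no type II vertex $x$ has a neighbour $y\in Y$ with $d(y)\le t+1$. So every thin edge has both end degrees at least $t+1$ or falls under Rule 3, and its value is strictly negative. In all cases $v(F)-\theta e(F)=\sum_f(\mathrm{wt}(f)-\theta)<0$. $\square$

## 8. Exploring a minimal 3-graph inside $R$

**Lemma 4.** There is $c>0$ such that for $p\le cn^{-\theta}$, whp $R\sim\mathbb H(n,p)$ satisfies $R\not\to(\tilde K_t,\tilde K_s)$.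

Lemma 3 says that each *fixed* minimal 3-graph $F$ has expected number of copies at most $n^{\lambda(F)}=o(1)$ at this $p$. This is not yet enough: a minimal $F\subseteq R$ may have a size that grows with $n$, and there are infinitely many of them. So we build $F$ up in bounded steps, follow $\lambda$, and stop after about $\log n$ steps.

**Proof.** The conclusion is monotone, so let $p=cn^{-\theta}$. Suppose $R\to(\tilde K_t,\tilde K_s)$ and let $R'\subseteq R$ be minimal. Two facts:

- (F1) Every $g\in E(R')$ lies in a copy $T_g\subseteq R'$ of $\tilde K_t$, by Step 1 of Lemma 3. Fix one for each $g$.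
- (F2) If $E(R')=E_1\sqcup E_2$ with both parts non-empty, some copy of $\tilde K_t$ or $\tilde K_s$ in $R'$ meets both. Otherwise valid colourings of $E_1$ and $E_2$, which exist by minimality, combine to a valid colouring of $R'$.

**Step 1: the exploration.** We describe how $R'$ is revealed. Start with a copy $F=F_0$ of $\tilde K_t$ in $R'$. List the edges of $F$ in order of addition, ties broken by a fixed order of triples, with a pointer at the first edge. Repeat:

- *$T$-move:* if some copy $T\subseteq R'$ of $\tilde K_t$ has $E(T)\cap E(F)\ne\emptyset$ and $E(T)\not\subseteq E(F)$, set $F:=F\cup T$.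
- *$L$-move:* otherwise, if some copy $L\subseteq R'$ of $\tilde K_s$ contains the current edge $f$ and $E(L)\not\subseteq E(F)$, put $N=E(L)\setminus E(F)$ and $F:=F\cup\bigcup_{g\in N}T_g$.
- *Pass:* otherwise move the pointer to the next edge; if there is none, stop.

If the process stops, no $T$-move is possible, and every copy of $\tilde K_s$ in $R'$ having an edge in $F$ is contained in $F$, since it was contained in $F$ when that edge was passed. By (F2), $F=R'$.

**Step 2: $T$-moves decrease $\lambda$.** Let $J=(V(T)\cap V(F),E(T)\cap E(F))$, a subhypergraph of $T$ with $e(J)\ge1$ and $J\ne T$. The change of $\lambda$ is $\Delta\lambda=\lambda(T)-\lambda(J)=(3-\alpha)-\lambda(J)<0$ by Lemma 1(ii).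

**Step 3: $L$-moves do not increase $\lambda$.** Since no $T$-move is possible and $g\notin E(F)$, each $T_g$ with $g\in N$ shares no edge with $F$. Join $g,g'\in N$ if $T_g,T_{g'}$ share an edge (in particular if they coincide). Let $N_1,\dots,N_h$ be the components and $F_i=\bigcup_{g\in N_i}T_g$. The $F_i$ are edge-disjoint from each other and from $F$. Build $F_i$ copy by copy, each sharing an edge with the union of the previous ones. The first copy has $\lambda=3-\alpha$, and every later copy that is not already contained strictly decreases $\lambda$, as in Step 2. So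
$$\lambda(F_i)\le3-\alpha,\ \text{ with equality iff } F_i\text{ is a single copy.}\tag{6}$$

Let $J=(V(L)\cap V(F),E(L)\cap E(F))\ni f$ and let $v(N_i)$ be the number of vertices spanned by $N_i$. Every vertex of $V(L)$ lies in an edge of $J$ or of some $N_i$. In the sum $v(F)+\sum_iv(F_i)$ a vertex $u\in V(L)$ is counted at least $[u\in V(F)]+\sum_i[u\in V(N_i)]\ge1$ times, and in the union it counts once. Hence
$$v\Big(F\cup\bigcup_iF_i\Big)\le v(F)+\sum_iv(F_i)-\Big(v(J)+\sum_iv(N_i)-v_s\Big).\tag{7}$$
By Lemma 1(i), $v(N_i)\ge3+\alpha(|N_i|-1)$, with equality iff $|N_i|=1$ (the case $N_i=E(L)$ is excluded as $f\notin N_i$). Again by Lemma 1(i), used for $J$ and with equality for $\tilde K_s$, $v_s-v(J)\le\alpha(e_s-1)-\alpha(e(J)-1)=\alpha|N|$, with equality iff $J$ is the single edge $f$ on $3$ vertices (the case $J=L$ is excluded as $N\ne\emptyset$). Since the added edges number $\sum_ie(F_i)$,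
$$\Delta\lambda\le\sum_i\big(\lambda(F_i)-v(N_i)\big)+v_s-v(J)\le\sum_i\big(3-\alpha-3-\alpha(|N_i|-1)\big)+\alpha|N|=-\alpha\sum_i|N_i|+\alpha|N|=0 .$$

**Step 4: generic and degenerate moves.** We record what equality means. Call an $L$-move *generic* if $\Delta\lambda=0$. Then all equalities hold: each $F_i$ is a single copy $T_g$ with $|N_i|=1$, so $h=|N|=e_s-1$; $V(L)\cap V(F)=f$; and by equality in (7) each vertex outside $V(L)$ lies in at most one of $V(F),V(F_1),\dots,V(F_h)$. So $V(L)\cup\bigcup_gV(T_g)$ meets $V(F)$ exactly in $f$. A generic move creates exactly $b=(e_s-1)e_t$ new edges and, as $\Delta\lambda=0$, exactly $a=\theta b$ new vertices. For $s=3$ this can be seen directly: $L$ contributes $v_3-3=3$ new vertices and each of its two other edges $g$ contributes $v_t-3$ more, and $3+2(v_t-3)=2(v_t-3+\frac32)=\theta\cdot2e_t$.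

All other moves, including all $T$-moves, are *degenerate*. Each move adds at most $\hat K$ vertices and at most $\hat K$ edges, with $\hat K=e_sv_t$; this also bounds $v(F_0)=v_t$ and $e(F_0)$. So $\Delta\lambda$ takes finitely many values, and there is $\delta>0$ with $\Delta\lambda\le-\delta$ for every degenerate move.

**Step 5: stopping.** We cut the process off so that only short explorations must be counted. Let $D=\lceil3/\delta\rceil$, and abort when $D$ degenerate moves or $\lceil\log n\rceil$ moves have been made. Note $\lambda(F_0)=3-\alpha<2$. One of the following occurs.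

- (A) $D$ degenerate moves and at most $\lceil\log n\rceil$ moves. Then $\lambda(F)\le\lambda(F_0)-D\delta\le2-3=-1$.
- (B) $\lceil\log n\rceil$ moves, fewer than $D$ of them degenerate. Then $\lambda(F)\le2$.
- (C) The process stops with $F=R'$, with fewer than $\lceil\log n\rceil$ moves and fewer than $D$ degenerate ones. Then $\lambda(F)<0$ by Lemma 3, and as $\theta$ is rational, $\lambda(F)\le-1/q$ for a fixed integer $q\ge1$ depending only on $t$.

**Step 6: counting histories.** A *potential history* is a sequence of 3-graphs on $[n]$ (the successive $F$) together with a word over the four letters $T$-move, generic $L$-move, degenerate $L$-move, pass, formally following the rules above. An exploration in $R'\subseteq R$ yields a history whose final $F$ satisfies $F\subseteq R$. So the probability that some history of a given class occurs is at most $\sum p^{e(F)}$ over the class.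

Consider histories with $\ell$ moves, $r\le D$ of them degenerate. At all times $v(F),e(F)\le\hat K(\ell+1)$, so there are at most $\hat K(\ell+1)$ passes, and at most $2\cdot4^{(\hat K+1)(\ell+1)}$ words. The word and the 3-graphs so far determine the current edge $f$ at each step.

- $F_0$ can be chosen in at most $n^{v_t}$ ways.
- A generic move, given $F$ and $f$, has at most $K'n^a$ options, because all its new edges lie on $f$ and the $a$ new vertices.
- A degenerate move with $a$ new vertices and $b$ new edges has at most $K'(\hat K(\ell+1)+1)^{\hat K'}n^a$ options: choose the new vertices, the at most $3b$ old vertices in new edges, and the new edges on these. There are at most $(\hat K+1)^2$ pairs $(a,b)$ for each degenerate move.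

Here $K',\hat K'$ depend only on $t$. Once the word and all pairs $(a,b)$ are fixed, so are $v(F)$ and $e(F)$. The powers of $n$ multiply to $n^{v(F)}$, and $p^{e(F)}=c^{e(F)}n^{-\theta e(F)}$. Let $c\le1$; each generic move adds an edge, so $c^{e(F)}\le c^{\ell-r}$. So histories with $\ell\le\lceil\log n\rceil$ moves, $r\le D$ of them degenerate, and final $\lambda(F)\le\Lambda$ contribute at most
$$2\cdot4^{(\hat K+1)(\ell+1)}K'^{\,\ell}c^{\ell-r}(\log n)^{O(1)}n^\Lambda\le(\log n)^{O(1)}(A_2c)^{\ell-r}n^\Lambda,\qquad A_2=4^{\hat K+1}K',$$
where the factor $A_2^r$, bounded because $r\le D$, is absorbed. Choose $c\le1$ with $A_2c\le e^{-4}$. Sum over $r\le D$ and the relevant $\ell$. Class (A) contributes $(\log n)^{O(1)}n^{-1}$. In class (B), $\ell-r\ge\log n-D$, so it contributes $(\log n)^{O(1)}n^{-4+2}$. Class (C) contributes $(\log n)^{O(1)}n^{-1/q}$. All tend to $0$. $\square$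

## 9. Colouring the tripartite 3-graph blue

**Proof of Theorem 2.** By Lemma 4, whp $R_n$ has a colouring $\chi$ with no red $\tilde K_t$ and no blue $\tilde K_s$. Colour $H_n$ blue and $R_n\setminus H_n$ by $\chi$. Every red edge is red in $\chi$, so there is no red $\tilde K_t$. Suppose there is a blue $\tilde K_t$. One of the three parts contains at least $\lceil t/3\rceil=s$ of its core vertices. The edges of the copy covering pairs of $s$ such vertices have two vertices in one part, so they are not in $H_n$; hence they are in $R_n\setminus H_n$ and blue in $\chi$. They form a blue $\tilde K_s$ in $\chi$, a contradiction. $\square$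

## 10. The cases $t=6$ and $t=4$

**Remark ($t=6$).** Let $H_n$ be the complete balanced tripartite 3-graph and $p=o(n^{-v_6/e_6})=o(n^{-7/5})$. The expected number of copies of $\tilde K_6$ in $R_n$ is at most $n^{21}p^{15}\to0$, so whp there is none. Colour $H_n$ blue and the remaining edges red: there is no red $\tilde K_6$, and no blue one because $H_n$ contains no $\tilde K_4$. Together with Theorem 1(b), for $t=6$ and $d\le\frac29$ the threshold lies between $n^{-7/5}$ and $n^{-4/3}\log n$, strictly below $n^{-1/M}=n^{-13/10}$. It is not determined here.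

**Remark ($t=4$).** This case is not part of the conjecture, and the quoted upper bound was used in no proof above. That bound needs a slight modification at $t=4$, where $M=\frac35$ (Section 1). Let $p=Cn^{-5/3}$. There are at most $n^{10}$ copies of $\tilde K_4$ on $[n]$, and the events that a given copy is absent are decreasing. Harris' inequality for decreasing events (they are positively correlated) gives $\Pr[\tilde K_4\not\subseteq R_n]\ge(1-p^6)^{n^{10}}\to e^{-C^6}>0$. When $R_n$ contains no $\tilde K_4$, the colouring of the previous remark, with $H_n$ complete tripartite, shows $H_n\cup R_n\not\to(\tilde K_4)_2$. So the probability does not tend to $1$ at $p=Cn^{-1/M}$, whatever the constant $C$.
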